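\title{Global choice without foundation is not conservative over $\mathrm{ZFC}_-$}

\begin{abstract}
With the axiom of foundation, von Neumann--Bernays--G\"odel class theory with Global Choice proves no statement about sets that $\mathrm{ZFC}$ does not prove. We show that this fails without foundation. We give an explicit sentence about sets that Global Choice refutes and that is consistent with $\mathrm{ZFC}$ minus foundation, even together with Collection and dependent choice for classes below a fixed definable regular cardinal. Global choice from two-element sets already has such consequences. On the other hand, Global Choice does not prove Collection. The sentence describes a linear order that is a proper class, has initial segments of bounded size, and has at each cut a set of germs of sequences. A global choice of germs makes the initial segments pairwise nonisomorphic, which is impossible, while a symmetric model realizes the sentence.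
\end{abstract}

\section{Introduction}\label{sec:intro}

The axiom of choice gives a choice function for each set of nonempty sets. Global Choice gives one function for all nonempty sets at once. In the presence of foundation, the second principle has no more consequences for sets than the first. This paper shows that foundation is needed for that.

\subsection*{The theories}
Let $\mathrm{ZF}_-$ be $\mathrm{ZF}$ without foundation: Extensionality, Pairing, Union, Power Set, Infinity, and the schemas of Separation and Replacement. Let $\mathrm{ZFC}_-$ be $\mathrm{ZF}_-$ with the axiom of choice $\mathrm{AC}$. The class theory $\mathrm{NBG}_-$ has variables for sets and for classes. It contains the axioms of $\mathrm{ZFC}_-$ other than the two schemas (so choice for sets is included, and foundation is not), Extensionality for classes, and the following axioms: $\{x:\phi(x)\}$ is a class for every formula $\phi$, with set and class parameters, in which only set variables are quantified; the intersection of a class with a set is a set; the image of a set under a class function is a set. Thus $\mathrm{NBG}_-$ proves all axioms of $\mathrm{ZFC}_-$, and it has Separation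 and Replacement for formulas with class parameters.

An \emph{ordinal} is a transitive set that is strictly well-ordered by $\in$. The hierarchy $V_\alpha$ is defined as usual, $\mathrm{WF}=\bigcup_\alpha V_\alpha$ is the class of well-founded sets, and foundation says that $\mathrm{WF}$ is the whole universe $\mathbf V$. The theory $\mathrm{ZFC}_-$ proves the relativization $\sigma^{\mathrm{WF}}$ of every axiom $\sigma$ of $\mathrm{ZFC}$, so $\mathrm{ZFC}$ and $\mathrm{ZFC}_-$ are equiconsistent. \emph{Collection} is the schema
\[
\forall x\in a\ \exists y\ \phi(x,y)\ \to\ \exists B\ \forall x\in a\ \exists y\in B\ \phi(x,y).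
\]
Together with Separation it implies Replacement. It is not among the axioms of $\mathrm{ZFC}_-$.

\emph{Global Choice} ($\mathrm{GC}$) asserts that there is a class function $F$ with $F(x)\in x$ for every nonempty set $x$. \emph{Equipollence} asserts that there is a class bijection between $\mathbf V$ and the class $\mathrm{On}$ of ordinals. A class theory $T$ is \emph{conservative} over a set theory $S$ if every sentence of the language of set theory (quantifiers ranging over sets) that is provable in $T$ is provable in $S$. Finally, consider the following schema of dependent choice for classes, with one instance for each formula $\phi$ of the language of set theory, in which further set parameters are allowed: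
\begin{equation}\label{eq:DC}
\forall x\ \exists y\ \phi(x,y)\ \to\ \forall\alpha\in\mathrm{On}\ \exists f\colon\alpha\to\mathbf V\ \forall\beta<\alpha\ \phi(f\upharpoonright\beta,f(\beta)).
\end{equation}
We take the following facts as known.
\begin{itemize}
\item[(F1)] With foundation, $\mathrm{NBG}+\mathrm{GC}$ (equivalently $\mathrm{NBG}+\text{Equipollence}$) is conservative over $\mathrm{ZFC}$.
\item[(F2)] $\mathrm{NBG}_-+\text{Equipollence}$ is a conservative extension of $\mathrm{ZF}_-+\eqref{eq:DC}$. The schema \eqref{eq:DC} implies $\mathrm{AC}$ and Collection over $\mathrm{ZF}_-$, but it is not provable in $\mathrm{ZFC}_-+\text{Collection}$.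
\item[(F3)] Without foundation, Equipollence implies $\mathrm{GC}$, but not vice versa.
\end{itemize}

\subsection*{The question}
By (F2), Equipollence has consequences for sets beyond $\mathrm{ZFC}_-$. The problem we consider, which comes from \cite{MO}, concerns the weaker axiom:
\begin{quote}
\emph{Is $\mathrm{NBG}_-+\mathrm{GC}$ conservative over $\mathrm{ZFC}_-$?}
\end{quote}
There is a good reason to guess yes. Equipollence well-orders the universe, so it chooses from every nonempty \emph{class}, and \eqref{eq:DC} is a record of that ability. With foundation, choosing from classes reduces to choosing from sets, because a nonempty class $X$ has the canonical nonempty subset $X\cap V_\alpha$ with $\alpha$ least such that this set is nonempty; the same device derives Collection from Replacement. Without foundation the device is lost, and $\mathrm{GC}$ chooses from sets only. Now $\mathrm{AC}$ extends any choice function on a set of nonempty sets to any larger set of nonempty sets, so no set-sized part of a global choice function meets an obstruction. What the guess overlooks is that $\mathrm{NBG}_-+\mathrm{GC}$ has Separation and Replacement for formulas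 that mention $F$. Our refutation of the sentence $\Psi$ below ends with an application of Replacement to a class function defined from $F$.

\subsection*{Results}
We assume throughout that $\mathrm{ZFC}$ is consistent. (Otherwise $\mathrm{ZFC}_-$ is inconsistent and conservativity is trivial.)

\begin{theorem}\label{thm:A}
$\mathrm{NBG}_-+\mathrm{GC}$ is not conservative over $\mathrm{ZFC}_-$. The sentence $\Psi$ of the language of set theory given in Section~\ref{sec:Psi} satisfies $\mathrm{NBG}_-+\mathrm{GC}\vdash\neg\Psi$ and $\mathrm{ZFC}_-\nvdash\neg\Psi$.
\end{theorem}

The sentence $\neg\Psi$ is not accounted for by Collection, nor by dependent choices of a fixed definable length.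

\begin{theorem}\label{thm:B}
Let $\chi$ be a formula such that $\mathrm{ZFC}$ proves that $\chi$ defines a unique infinite regular cardinal $\kappa$ (for example $\omega_n$, or $(2^\omega)^+$). Let $T_\chi$ be $\mathrm{ZFC}_-+\text{Collection}$ together with all instances of \eqref{eq:DC} restricted to ordinals $\alpha<\kappa$, where $\kappa$ is defined by $\chi^{\mathrm{WF}}$. Then $T_\chi\nvdash\neg\Psi$. So $\mathrm{NBG}_-+\mathrm{GC}$ is not conservative over $T_\chi$.
\end{theorem}

\begin{theorem}\label{thm:C}
Let $\mathrm{GC}_2$ say that there is a class function $F$ with $F(x)\in x$ for every two-element set $x$. Then $\mathrm{NBG}_-+\mathrm{GC}_2$ is not conservative over $\mathrm{ZFC}_-+\text{Collection}$.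
\end{theorem}

\begin{theorem}\label{thm:D}
$\mathrm{NBG}_-+\mathrm{GC}$ does not prove Collection. Hence, if $S$ is the set of set-theoretic consequences of $\mathrm{NBG}_-+\mathrm{GC}$, then
\[
\mathrm{ZFC}_-\subsetneq S\subsetneq \mathrm{ZF}_-+\eqref{eq:DC}
\]
as deductively closed theories, $S\nvdash\text{Collection}$, and $T_\chi\nvdash S$ for every $\chi$ as in Theorem~\ref{thm:B}.
\end{theorem}

We do not claim an axiomatization of $S$. The facts (F1)--(F3) enter the proofs only in the second inclusion of Theorem~\ref{thm:D}.

Section~\ref{sec:germs} isolates the order-theoretic idea. Section~\ref{sec:Psi} defines and refutes $\Psi$. Section~\ref{sec:W} builds universes with self-membered sets, which Section~\ref{sec:models} uses for Theorems~\ref{thm:A} and~\ref{thm:B}, Section~\ref{sec:pairs} for Theorem~\ref{thm:C}, and Section~\ref{sec:coll} for Theorem~\ref{thm:D}.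

\section{Long orders and germs at cuts}\label{sec:germs}

For a linear order $(L,\le)$, which may be a proper class, put $J_a=\{b\in L:b<a\}$. Call $L$ a \emph{long order} if $L$ is not a set and there is an infinite cardinal $\mu$ such that every $J_a$ is a set of cardinality at most $\mu$.

\begin{remark}\label{rem:long}
The schema \eqref{eq:DC} excludes definable long orders. Let $\phi(x,y)$ say that $y\in L$ and $y$ is not a value of $x$. Since $L$ is not a set, $\forall x\,\exists y\,\phi(x,y)$ holds, and \eqref{eq:DC} with $\alpha=\mu^+$ gives an injection $f\colon\mu^+\to L$. Its range $A$ has no upper bound $b$, since $|J_b\cup\{b\}|\le\mu$. So $L=\bigcup_{a\in A}J_a$ is a set, a contradiction.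
\end{remark}

This argument chooses from the proper classes $L\setminus\operatorname{ran}x$, which a choice function for sets cannot do. We count isomorphism types instead. Structures of size at most $\mu$ have only set many isomorphism types, while $L$ is a proper class. By itself this is no contradiction, since the $J_a$ may all be isomorphic. It becomes one if choices from sets endow the $J_a$ with extra structure that makes them pairwise nonisomorphic. The objects to choose from must meet two opposite demands. Choosing one object at each place should make the order rigid. Before the choice is made, the order with all the objects should be very homogeneous, because homogeneity is what will give Replacement in our model. Germs of sequences at cuts meet both demands.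

\begin{definition}\label{def:germ}
Let $(L,\le)$ be a linear order.
\begin{itemize}
\item A \emph{segment} is a downward closed set $w\subseteq L$ such that $L\setminus w$ is nonempty and has no least element.
\item For a segment $w$, a \emph{$w$-sequence} is a set $C\subseteq L\setminus w$ that is coinitial in $L\setminus w$ (every $x\in L\setminus w$ has some $c\in C$ with $c\le x$) and inversely well-ordered (every nonempty subset of $C$ has a greatest element). We write $c^C\colon\theta_C\to C$ for the strictly decreasing enumeration of $C$ by an ordinal $\theta_C$. A \emph{tail} of $c^C$ is a function $c^C\upharpoonright[i,\theta_C)$ with $i<\theta_C$.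
\item Two $w$-sequences $C,C'$ are \emph{equivalent}, $C\approx C'$, if $\theta_C=\theta_{C'}$ and $c^C$ and $c^{C'}$ have a common tail. The classes of this equivalence relation are the \emph{germs at $w$}.
\end{itemize}
\end{definition}

A tail keeps its original indices. The empty set is a segment when $L$ is nonempty and has no least element.

\begin{lemma}\label{lem:basic}
Let $w$ be a segment of $L$, let $C$ be a $w$-sequence, and let $d\in L$.
\begin{itemize}
\item[(i)] $C$ has a greatest element and no least element, so $\theta_C$ is a limit ordinal. Moreover $w=\{x\in L:x<c\text{ for all }c\in C\}$, so $C$ determines $w$.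
\item[(ii)] $w\subseteq J_d$ if and only if $d\notin w$. In that case some tail of $c^C$ has its range in $J_d$.
\item[(iii)] If $g$ is an automorphism of $L$, then $g[w]$ is a segment, $g[C]$ is a $g[w]$-sequence, and $c^{g[C]}=g\circ c^C$. In particular $g$ preserves $\approx$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) $C$ is nonempty because it is coinitial in a nonempty class, so it has a greatest element. Given $c\in C$, there is $x<c$ outside $w$ and then $c'\in C$ with $c'\le x<c$. If $x\in w$ and $c\in C$, then $x<c$, since $c\le x$ would put $c$ in $w$. If $x\notin w$, some $c\in C$ has $c\le x$.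

(ii) If $w\subseteq J_d$, then $d\notin w$. If $d\notin w$, no $x\ge d$ lies in $w$, so $w\subseteq J_d$. Also there is $x<d$ outside $w$ and an index $i$ with $c^C_i\le x$, and the tail from $i$ on lies in $J_d$.

(iii) All three notions are defined from the order alone.
\end{proof}

\begin{example}\label{ex:Q}
Let $L=\mathbb Q$ and let $\nu\colon J_2\to J_1$ be the isomorphism with $\nu(x)=x$ for $x\le0$ and $\nu(x)=x/2$ for $0<x<2$. Iterating $\nu$ on the point $1$ gives $1,\frac12,\frac14,\dots$, and the points below all of these form the segment $w=(-\infty,0]$. The map $\nu$ preserves $w$ and moves every point above it. Let $C$ be any $w$-sequence and let $t$ be a tail of $c^C$ inside $J_2$. Then $\nu\circ t$ is not a tail of a sequence $C'\approx C$: otherwise $\nu(c^C_j)=c^{C'}_j=c^C_j>0$ for large $j$. So $\nu$ destroys every germ at $w$. The indices matter. For $C=\{2^{-i}:i<\omega\}$ the image $\nu[C]$ is a final piece of $C$ as a set, but $\nu(c^C_i)=c^C_{i+1}$, so the enumeration is shifted by one. For the isomorphism $x\mapsto x-1$ from $J_1$ onto $J_0$, the same happens at the segment $w=\emptyset$.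
\end{example}

Every isomorphism between distinct initial segments has such a place.

\begin{lemma}[Descent]\label{lem:descent}
Let $L$ be a linear order in which all $J_a$ are sets, let $a<b$ in $L$, and let $\nu\colon J_b\to J_a$ be an order isomorphism. Then there is a segment $w\subseteq J_a$ of $L$ with $\nu[w]=w$ and $\nu(x)\ne x$ for all $x\in J_a\setminus w$.
\end{lemma}

\begin{proof}
Put $l_0=a\in J_b$ and $l_{k+1}=\nu(l_k)$. We have $l_1<l_0$ since $l_1\in J_a$, and $l_{k+1}<l_k$ implies $l_{k+2}<l_{k+1}$ on applying $\nu$. So the sequence is defined for all $k$ and strictly decreasing. Let $w=\{x\in L:x<l_k\text{ for all }k\}$. This is a downward closed subset of $J_a$ and contains no $l_k$. If $m\in L\setminus w$, then $m\ge l_k>l_{k+1}\in L\setminus w$ for some $k$. Hence $w$ is a segment.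

If $x\in w$, then $\nu(x)<\nu(l_k)=l_{k+1}<l_k$ for all $k$, so $\nu(x)\in w$. If $y\in w$, then $y\in J_a$, so $y=\nu(x)$ with $x\in J_b$, and $\nu(x)<l_{k+1}=\nu(l_k)$ gives $x<l_k$ for all $k$, so $x\in w$. Thus $\nu[w]=w$. Finally, let $x\in J_a$ with $\nu(x)=x$. Then $x<l_0$, and $x<l_k$ implies $x=\nu(x)<l_{k+1}$. So $x\in w$.
\end{proof}

\section{The sentence $\Psi$ and its refutation}\label{sec:Psi}

We need a sentence in the language of set theory, so the order and the germs must be defined from $\in$ alone. Self-membered sets are available for this purpose.

There is one real difficulty: a germ need not be a set. In a long order one may be able to replace the greatest element of a $w$-sequence by an arbitrarily large element without changing the germ, and then the germ is a proper class of sequences. Truncating all germs below a point $d$ gives sets, but a choice function may then choose different germs at the same $w$ for different $d$, whereas we must compare $J_a$ and $J_b$ decorated by the same germs. So we give the germs \emph{names}, and ask that the names of germs at $w$ form a set. The names are Quine atoms. The relation between a name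 $u$ and a sequence $C$ is recorded by the existence of a set $r=\{r,u\}\cup C$. The set $\{u\}\cup C$ exists for all $u$ and $C$ and could record nothing; a self-membered $r$ may or may not exist.

Work in $\mathrm{ZFC}_-$. A \emph{Quine atom} is a set $u$ with $u=\{u\}$. Let
\[
\Lambda=\{z:\ z\in z,\ z\ne\{z\},\ \text{no element of }z\text{ is a Quine atom}\},
\]
and for $a,b\in\Lambda$ let $a\le b$ mean $a\in b$. Then $J_a=\{b\in\Lambda:b\in a,\ b\ne a\}$ is a set by Separation. For a Quine atom $u$ and a set $C\subseteq\Lambda$ write
\[
C\in R_u\quad\text{for}\quad\exists r\,\bigl(r\in r\ \wedge\ r=\{r,u\}\cup C\bigr).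
\]
The sentence $\Psi$ is the conjunction of the following three statements.
\begin{itemize}
\item[($\Psi$1)] $\le$ is a linear order of $\Lambda$, and $\Lambda$ is not a set.
\item[($\Psi$2)] There is an infinite cardinal $\mu$ with $|J_a|\le\mu$ for all $a\in\Lambda$.
\item[($\Psi$3)] For every segment $w$ of $\Lambda$, the class $x_w$ of Quine atoms $u$ such that $R_u$ contains a $w$-sequence is a nonempty set; and for $u\in x_w$, any two $w$-sequences in $R_u$ are equivalent.
\end{itemize}
So ($\Psi$1) and ($\Psi$2) say that $\Lambda$ is a long order, and ($\Psi$3) says that each $u\in x_w$ names one germ at $w$. The counting of isomorphism types takes the following form. The coordinate $n$ is needed only in Section~\ref{sec:pairs}.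

\begin{lemma}[Pigeonhole]\label{lem:pigeon}
Work in $\mathrm{NBG}_-$ and assume \textup{($\Psi$1)} and \textup{($\Psi$2)}, with $\mu$ as in \textup{($\Psi$2)}. Let $\mathcal D$ be a class of triples $(w,n,t)$, where $w\subseteq\Lambda$ is a set, $n\in\omega$, and $t$ is a function from a subset of $\mu^+$ to $\Lambda$. For $a\in\Lambda$ put $D^a=\{(w,n,t)\in\mathcal D:w\cup\operatorname{ran}t\subseteq J_a\}$. Then there are $a<b$ in $\Lambda$ and an order isomorphism $\nu\colon J_b\to J_a$ such that
\[
(w,n,t)\in D^b\quad\text{implies}\quad(\nu[w],n,\nu\circ t)\in D^a .
\]
\end{lemma}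

\begin{proof}
Each $D^a$ is a subclass of the set $P(J_a)\times\omega\times P(\mu^+\times J_a)$, hence a set. For an injection $j\colon J_a\to\mu$, copy the structure on $J_a$ to $\mu$ by forming the triple
\[
\Bigl(\,j[J_a],\ \{(j(x),j(y)):x<y\text{ in }J_a\},\ \{(j[w],n,j\circ t):(w,n,t)\in D^a\}\,\Bigr),
\]
and let $\tau(a)$ be the set of these triples as $j$ ranges over all injections $J_a\to\mu$. By ($\Psi$2), $\tau(a)\neq\emptyset$. Each $\tau(a)$ is a subset of the fixed set
\[
X=P(\mu)\times P(\mu\times\mu)\times P\bigl(P(\mu)\times\omega\times P(\mu^+\times\mu)\bigr).
\]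
The definition of $\tau$ quantifies over sets only, with the class parameter $\mathcal D$, so $\tau\colon\Lambda\to P(X)$ is a class function. Its range is a subclass of a set, hence a set. If $\tau$ were injective, $\Lambda$ would be the image of this set under the class function $\tau^{-1}$, hence a set, contrary to ($\Psi$1).

So there are $a<b$ with $\tau(a)=\tau(b)$. Take injections $j_a\colon J_a\to\mu$ and $j_b\colon J_b\to\mu$ that give the same triple, and let $\nu=j_a^{-1}\circ j_b$. Equality of the first two coordinates makes $\nu$ an order isomorphism $J_b\to J_a$. If $(w,n,t)\in D^b$, equality of the third coordinates gives $(w',n,t')\in D^a$ with $j_a[w']=j_b[w]$ and $j_a\circ t'=j_b\circ t$, that is, $w'=\nu[w]$ and $t'=\nu\circ t$.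
\end{proof}

\begin{proposition}\label{prop:refute}
$\mathrm{NBG}_-+\mathrm{GC}\vdash\neg\Psi$.
\end{proposition}

\begin{proof}
Assume $\Psi$ and let $F$ be a global choice function. For each segment $w$ the class $x_w$ is a nonempty set, and we put $e_w=F(x_w)$. If $C$ is a $w$-sequence with greatest element $c_0$, then $C\subseteq J_{c_0}\cup\{c_0\}$, so $|C|\le\mu$ and $\theta_C<\mu^+$. Hence Lemma~\ref{lem:pigeon} applies to the class $\mathcal D$ of all $(w,0,t)$ such that $w$ is a segment and $t$ is a tail of $c^C$ for some $w$-sequence $C\in R_{e_w}$. Let $a<b$ and $\nu\colon J_b\to J_a$ be as in that lemma, and let $w\subseteq J_a$ be the segment given by Lemma~\ref{lem:descent}.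

Choose a $w$-sequence $C\in R_{e_w}$. By Lemma~\ref{lem:basic}(ii), some tail $t=c^C\upharpoonright[i,\theta_C)$ has its range in $J_a\subseteq J_b$, so $(w,0,t)\in D^b$. Since $\nu[w]=w$, we get $(w,0,\nu\circ t)\in D^a$. Thus $\nu\circ t$ is a tail of $c^{C'}$ for some $w$-sequence $C'\in R_{e_w}$, and $\nu(c^C_j)=c^{C'}_j$ for $i\le j<\theta_C$. By ($\Psi$3), $C\approx C'$, so $\nu(c^C_j)=c^C_j$ for some $j\ge i$. But $c^C_j\in J_a\setminus w$, which contradicts Lemma~\ref{lem:descent}.
\end{proof}

\begin{remark}\label{rem:single}
The function $F$ is used only to define $w\mapsto e_w$. If ($\Psi$3) is strengthened to say that each $x_w$ is a singleton, then $e_w$ is definable and the proof runs in $\mathrm{ZFC}_-$. A model of $\Psi$ must therefore have several names at many segments and no definable way to select among them.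
\end{remark}

\section{Universes over self-membered sets}\label{sec:W}

Work in $\mathrm{ZFC}$, with universe $\mathbf V$. We prescribe finitely or infinitely many self-membered sets and build a cumulative hierarchy on top of them. A \emph{base} is a set $Z$ with an injective map $\operatorname{ext}\colon Z\to P(Z)$ such that $z\in\operatorname{ext}(z)$ for all $z\in Z$; here $\operatorname{ext}(z)$ is the intended set of members of $z$. Identify $z\in Z$ with the pair $(0,z)$ and put
\[
W_0=Z,\qquad W_{\alpha+1}=Z\cup\{(1,x):x\subseteq W_\alpha,\ x\ne\operatorname{ext}(z)\text{ for all }z\in Z\},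
\]
with unions at limits, and $W=\bigcup_\alpha W_\alpha$. The $W_\alpha$ increase with $\alpha$. Put $\operatorname{ext}((1,x))=x$, and let $y\mathrel Ex$ mean $y\in\operatorname{ext}(x)$. The excluded sets $\operatorname{ext}(z)$ are already represented by $z$; for instance, if $Z=\{u\}$ and $\operatorname{ext}(u)=\{u\}$, then $W_1=\{u,(1,\emptyset)\}$ and $u$ is its own singleton. Because of the exclusion and the injectivity of $\operatorname{ext}$ on $Z$, the map $\operatorname{ext}$ is injective on $W$. Every set $x\subseteq W$ is contained in some $W_\alpha$, so $x=\operatorname{ext}(\langle x\rangle)$ for a unique $\langle x\rangle\in W$. The elements $x\in W$ with $x\mathrel Ex$ are exactly those of $Z$, since $(1,x)\notin x$ by foundation in $\mathbf V$.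

Call $Y\subseteq Z$ \emph{transitive} if $\operatorname{ext}(z)\subseteq Y$ for all $z\in Y$. The \emph{support} of $z\in Z$ is the least transitive subset of $Z$ containing $z$, and recursively $\operatorname{supp}((1,x))=\bigcup_{y\in x}\operatorname{supp}(y)$. For transitive $Y$ let $W(Y)=\{x\in W:\operatorname{supp}(x)\subseteq Y\}$. Then $W(Y)\cap Z=Y$, and:
\begin{itemize}
\item[(a)] if $y\mathrel Ex\in W(Y)$, then $y\in W(Y)$;
\item[(b)] if $x\subseteq W(Y)$ is a set, then $\langle x\rangle\in W(Y)$.
\end{itemize}
For (a), $y\mathrel Ex$ implies $\operatorname{supp}(y)\subseteq\operatorname{supp}(x)$: if $x\notin Z$ this is the definition, and if $x\in Z$ then $\operatorname{supp}(x)$ is a transitive set containing $y$. For (b), if $\langle x\rangle=z\in Z$, then $z\in\operatorname{ext}(z)=x\subseteq W(Y)$; this is where $z\in\operatorname{ext}(z)$ is used. Otherwise $\operatorname{supp}\langle x\rangle=\bigcup_{y\in x}\operatorname{supp}(y)\subseteq Y$.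

Define $\check x=\langle\{\check y:y\in x\}\rangle$ by recursion on $\in$. By (b), $\check x\in W(\emptyset)$, and induction on $\alpha$ with (a) shows that every element of $W(\emptyset)\cap W_\alpha$ has this form. Since $\operatorname{ext}$ is injective, $x\mapsto\check x$ is an isomorphism $(\mathbf V,\in)\cong(W(\emptyset),E)$. If $f$ is a function whose domain and range are subsets of $W(Y)$, then by (b) the element $\langle\{\langle\{\langle\{x\}\rangle,\langle\{x,f(x)\}\rangle\}\rangle:x\in\operatorname{dom}f\}\rangle$ lies in $W(Y)$; we say that it \emph{represents} $f$. For a sequence $f\colon\beta\to W(Y)$ indexed by an ordinal, $f^*\in W(Y)$ denotes the element representing $\check\xi\mapsto f(\xi)$.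

Our models are unions $M=\bigcup_{Y\in\mathcal Y}W(Y)$, where $\mathcal Y$ is a nonempty \emph{directed} family of transitive subsets of $Z$ (any two members are contained in a third). In $M$ only those subsets of $W$ exist whose support is small in the sense of $\mathcal Y$. For a formula $\phi$, let $\phi^M$ be its interpretation in $(M,E)$.

\begin{lemma}\label{lem:M}
Let $M=\bigcup_{Y\in\mathcal Y}W(Y)$ with $\mathcal Y$ nonempty and directed. Then $(M,E)$ satisfies Extensionality, Pairing, Union, Power Set, Infinity and $\mathrm{AC}$, and Separation for formulas that may mention any relation on $M$ definable in $\mathbf V$. The ordinals of $M$ are the $\check\alpha$, the cardinals of $M$ are the $\check\mu$ for cardinals $\mu$, and $\mathrm{WF}^M=W(\emptyset)$.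
\end{lemma}

\begin{proof}
By (a), $\operatorname{ext}(x)\subseteq M$ for $x\in M$, so Extensionality follows from the injectivity of $\operatorname{ext}$. For each of the other axioms we exhibit the required set as a subset of a single $W(Y)$ in $\mathbf V$ and apply (b). For Pairing, $x$ and $y$ lie in a common $W(Y)$ by directedness. Now let $a\in W(Y)$. For Union take $\bigcup_{x\mathrel Ea}\operatorname{ext}(x)$, which is contained in $W(Y)$ by (a). For Separation take $\{x\in\operatorname{ext}(a):\phi^M(x)\}$, a set by Separation in $\mathbf V$. For Power Set, the subsets of $a$ in $M$ are exactly the $\langle s\rangle$ with $s\subseteq\operatorname{ext}(a)$, and all of them lie in $W(Y)$. For $\mathrm{AC}$, in the form that every set of pairwise disjoint nonempty sets has a selector, take a selector in $\mathbf V$ for the sets $\operatorname{ext}(x)$, $x\mathrel Ea$. Infinity is witnessed by $\check\omega$.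

Let $x$ be an ordinal of $M$. No $y\mathrel Ex$ satisfies $y\mathrel Ey$, because the order is strict. So no element of $x$ is in $Z$, and $x\notin Z$ since otherwise $x\mathrel Ex$. As $x$ is transitive, the recursion defining $\operatorname{supp}(x)$ stays inside $\{x\}\cup\operatorname{ext}(x)$ and never meets $Z$. Hence $x\in W(\emptyset)$, say $x=\check\alpha$, and $\alpha$ is a transitive set linearly ordered by $\in$, which is an ordinal. Conversely $\check\alpha$ is an ordinal of $M$, since every subset of $\check\alpha$ in $M$ comes from a subset of $\alpha$. A bijection between $\check\alpha$ and $\check\beta$ in $M$ gives a bijection between $\alpha$ and $\beta$, and conversely by representation; this gives the claim on cardinals. Finally, the power set of $\check x$ in $M$ is the copy of $P(x)$, so the $\alpha$-th level of the cumulative hierarchy of $M$ is the copy of $V_\alpha$, and $\mathrm{WF}^M=W(\emptyset)$.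
\end{proof}

Replacement can fail. Let $Z=\omega$ with $\operatorname{ext}(n)=\{0,\dots,n\}$, and let $\mathcal Y$ consist of the sets $\{0,\dots,n\}$. Then $M$ can define the map sending $\check n$ to the $n$-th self-membered set, and its range $Z$ lies in no $W(Y)$. Automorphisms prevent this.

\begin{lemma}\label{lem:aut}
Let $g$ be a permutation of $Z$ with $\operatorname{ext}(gz)=g[\operatorname{ext}(z)]$ for all $z$. Then $g$ extends to an automorphism $\hat g$ of $(W,E)$ with $\hat g((1,x))=(1,\hat g[x])$, and $\widehat{gh}=\hat g\hat h$. We have $\operatorname{supp}(\hat gx)=g[\operatorname{supp}(x)]$, so $\hat g$ maps $W(Y)$ onto $W(g[Y])$. If $g$ fixes a transitive set $Y$ pointwise, then $\hat g$ fixes $W(Y)$ pointwise. If $g$ permutes the members of $\mathcal Y$, then $\hat g$ restricts to an automorphism of $(M,E)$.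
\end{lemma}

\begin{proof}
We show by induction on $\alpha$, for $g$ and $g^{-1}$ together, that the recursion defines mutually inverse permutations of $W_\alpha$. The point to check is that $(1,\hat g[x])\in W_{\alpha+1}$ when $(1,x)\in W_{\alpha+1}$: if $\hat g[x]=\operatorname{ext}(z)$, then $x=g^{-1}[\operatorname{ext}(z)]=\operatorname{ext}(g^{-1}z)$, which is excluded. By construction $\operatorname{ext}(\hat gx)=\hat g[\operatorname{ext}(x)]$. The formulas for products and supports hold on $Z$ (for supports, since $g$ permutes the transitive sets) and pass to $(1,x)$ by the recursions. If $g$ fixes $Y=W(Y)\cap Z$ pointwise and $(1,x)\in W(Y)$, then $x\subseteq W(Y)$ by (a), so inductively $\hat g[x]=x$. The last claim follows from $\hat g[W(Y)]=W(g[Y])$.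
\end{proof}

An automorphism $\hat g$ of $(M,E)$ preserves truth: $\phi^M(x_1,\dots,x_n)$ is equivalent to $\phi^M(\hat gx_1,\dots,\hat gx_n)$, by induction on $\phi$.

\section{Germ systems and a model of $\Psi$}\label{sec:models}

We continue to work in $\mathrm{ZFC}$. The plan is to take a homogeneous linear order $L$, which is a set in $\mathbf V$, and to admit into $M$ only its bounded subsets, so that $L$ becomes a long order in $M$. The following definition lists what is needed of the order and of the names.

\begin{definition}\label{def:system}
A \emph{germ system} consists of a nonempty linear order $L$ without least or greatest element, a group $G\le\operatorname{Aut}(L,<)$, a set $U$ with an action of $G$, and for each $u\in U$ a segment $w_u$ of $L$ and a nonempty set $R_u$ of $w_u$-sequences, such that: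
\begin{itemize}
\item[(G1)] for all $c<d<e$ in $L$ there is $g\in G$ that is the identity on $(-\infty,c]$ and has $g(d)=e$;
\item[(G2)] $w_{gu}=g[w_u]$ and $R_{gu}=\{g[C]:C\in R_u\}$ for $g\in G$, $u\in U$;
\item[(G3)] if $g\in G$ fixes $J_d$ pointwise and $w_u\subseteq J_d$, then $gu=u$.
\end{itemize}
\end{definition}

Given a germ system, let $Z$ be the disjoint union of $L$, $U$ and a set of pairwise distinct \emph{codes} $r_{u,C}$ for $u\in U$, $C\in R_u$, and put
\[
\operatorname{ext}(b)=(-\infty,b]\quad(b\in L),\qquad\operatorname{ext}(u)=\{u\}\quad(u\in U),\qquad\operatorname{ext}(r_{u,C})=\{r_{u,C},u\}\cup C .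
\]
This is a base. Indeed $z\in\operatorname{ext}(z)$ in all three cases, and $z$ can be recovered from $\operatorname{ext}(z)$: a code is the only code in its extension, and the other extensions contain no code; $u$ is the only element of $\operatorname{ext}(u)\subseteq U$; and $b$ is the greatest element of $\operatorname{ext}(b)\subseteq L$. For $d\in L$ let
\[
Z_d=J_d\cup\{u\in U:w_u\subseteq J_d\}\cup\{r_{u,C}:w_u\subseteq J_d,\ C\subseteq J_d\},\qquad M=\bigcup_{d\in L}W(Z_d).
\]
Each $Z_d$ is transitive, and $Z_d$ increases with $d$, so the family is directed. Also $\bigcup_dZ_d=Z$: given $u$ and $C\in R_u$, any $d$ above the greatest element of $C$ has $w_u\cup C\subseteq J_d$, and such $d$ exists because $L$ has no greatest element. The atom $u$ enters $M$ as soon as $d$ passes $w_u$, although the sequences in $R_u$ may reach arbitrarily high; this is the gain from using names.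

Let $g\in G$ act on codes by $g\,r_{u,C}=r_{gu,g[C]}$, which is a code by (G2). This permutation of $Z$ commutes with $\operatorname{ext}$, and $g[Z_d]=Z_{g(d)}$ by (G2). By Lemma~\ref{lem:aut}, $\hat g$ is an automorphism of $(M,E)$ mapping $W(Z_d)$ onto $W(Z_{g(d)})$. If $g$ fixes $J_c$ pointwise, then it fixes the atoms in $Z_c$ by (G3), hence also the codes in $Z_c$, and so $\hat g$ fixes $W(Z_c)$ pointwise.

Recall that the cofinality $\operatorname{cf}(L)$ is the least cardinality of a cofinal subset of $L$. It is an infinite regular cardinal because $L$ has no greatest element, and subsets of $L$ of smaller cardinality are bounded.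

\begin{proposition}\label{prop:model}
$M\models\mathrm{ZFC}_-+\text{Collection}$. If $\kappa=\operatorname{cf}(L)$, then $M$ satisfies \eqref{eq:DC} restricted to ordinals below $\check\kappa$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:M}, the first claim reduces to Collection. The difficulty is that the witnesses may have unbounded supports; (G1) pulls each of them below a fixed bound. Let $a,p\in W(Z_c)$ and suppose that for every $x\mathrel Ea$ there is $y\in M$ with $\phi^M(x,y,p)$. Fix $e>c$. Let $x\mathrel Ea$ and $\phi^M(x,y,p)$ with $y\in W(Z_d)$. If $d\le e$, then $y\in W(Z_e)$. If $d>e$, take $g\in G$ that is the identity on $(-\infty,c]$ with $g(e)=d$. Then $\hat g^{-1}$ fixes $x,p\in W(Z_c)$, so $\phi^M(x,\hat g^{-1}y,p)$, and $\hat g^{-1}y\in W(Z_e)$. Thus every $x\mathrel Ea$ has a witness in $W(Z_e)$. By Collection in $\mathbf V$ there is a set $B\subseteq W(Z_e)$ containing a witness for each $x\mathrel Ea$, and $\langle B\rangle\in M$ by (b).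

For the schema, let $\beta<\kappa$ and let $s\colon\beta\to M$ be a function in $\mathbf V$. Choose $d_\xi$ with $s(\xi)\in W(Z_{d_\xi})$. Fewer than $\kappa$ points of $L$ have an upper bound $d$, so $s$ maps into $W(Z_d)$ and $s^*\in M$. Suppose $M\models\forall x\,\exists y\,\phi(x,y,p)$. We want to choose values recursively, but the candidates form proper classes, so we first cut them down to a set using ranks in $\mathbf V$. For $s$ as above let $Y_s$ be the nonempty set of those $y\in M$ with $\phi^M(s^*,y,p)$ whose rank in $\mathbf V$ is least possible. Let $B_0=\emptyset$ and $B_{\xi+1}=B_\xi\cup\bigcup\{Y_s:s\in{}^{<\kappa}B_\xi\}$, take unions at limits, and put $B=B_\kappa$. If $s\in{}^{<\kappa}B$, then $s\in{}^{<\kappa}B_\xi$ for some $\xi<\kappa$ by regularity, so $Y_s\subseteq B$. Fix a choice function on the set $\{Y_s:s\in{}^{<\kappa}B\}$. For $\alpha<\kappa$ it defines recursively $f\colon\alpha\to B$ with $f(\beta)\in Y_{f\upharpoonright\beta}$. Then $f^*\in M$, and in $M$ the restriction of $f^*$ to $\check\beta$ is $(f\upharpoonright\beta)^*$ and the value of $f^*$ at $\check\beta$ is $f(\beta)$. So $f^*$ is as required for $\check\alpha$.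 By Lemma~\ref{lem:M}, every ordinal of $M$ below $\check\kappa$ has this form.
\end{proof}

Next we check that $M$ decodes the germ system correctly.

\begin{lemma}\label{lem:read}
The following hold.
\begin{itemize}
\item[(i)] The Quine atoms of $M$ are the elements of $U$, $\Lambda^M=L$, and the order of $\Lambda^M$ is that of $L$.
\item[(ii)] The subsets of $\Lambda$ in $M$ are the $\langle X\rangle$ with $X\subseteq L$ bounded above. For such sets, ``segment'', ``$w$-sequence'' and $\approx$ mean the same in $M$ and in $\mathbf V$, and the enumeration of $\langle C\rangle$ in $M$ is $(c^C)^*$.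
\item[(iii)] For $u\in U$ and a nonempty bounded $C\subseteq L$, the statement $\langle C\rangle\in R_u$ holds in $M$ if and only if $C\in R_u$.
\item[(iv)] $M$ satisfies \textup{($\Psi$1)} and \textup{($\Psi$2)}.
\item[(v)] For a segment $w$, the class $x_w$ of $M$ is $\{u\in U:w_u=w\}$, and it is a set of $M$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) The self-membered elements of $M$ are those of $Z$. An element of $L$ has infinite extension since $L$ has no least element, and the extension of $r_{u,C}$ contains $u\ne r_{u,C}$. So the Quine atoms are the elements of $U$. Elements of $L$ have no Quine atom as an element, while $r_{u,C}$ has the element $u$. So $\Lambda^M=L$, and $a\mathrel Eb$ means $a\le b$ for $a,b\in L$.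

(ii) If $x\in W(Z_d)$ and $\operatorname{ext}(x)\subseteq L$, then $\operatorname{ext}(x)\subseteq W(Z_d)\cap L=J_d$ by (a). Conversely a bounded set lies in some $J_d$, and (b) applies. Segments and $w$-sequences of $L$ are bounded. Being a segment or being coinitial in $L\setminus w$ involves quantifiers over $L$ only. Being inversely well-ordered involves quantifiers over subsets of $C$, and all of these are in $M$. The function $(c^C)^*$ is in $M$ and is there a strictly decreasing bijection from an ordinal onto $\langle C\rangle$. The claim on $\approx$ follows.

(iii) If $C\in R_u$, the code $r_{u,C}\in M$ is a witness. Conversely let $r\mathrel Er$ and $\operatorname{ext}(r)=\{r,u\}\cup C$. Then $r\in Z$. We have $r\notin L$ since $u\mathrel Er$, and $r\notin U$ since $\operatorname{ext}(r)$ meets $L$. So $r=r_{u',C'}$, and intersecting $\operatorname{ext}(r)$ with $U$ and with $L$ gives $u'=u$ and $C'=C$.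

(iv) By (ii), $L$ is not a set of $M$. An injection $f\colon J_a\to|L|$ gives the map $x\mapsto(f(x))^{\vee}$, which is represented in $W(Z_a)$. So ($\Psi$2) holds with $\mu$ the copy of $|L|$.

(v) By (ii) and (iii), $u\in x_w$ in $M$ if and only if $R_u$ contains a $w$-sequence. Since $R_u$ is a nonempty set of $w_u$-sequences and a sequence determines its segment, this means $w_u=w$. These $u$ lie in $Z_d$ for any $d\notin w$, so (b) applies.
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:A} and~\ref{thm:B}]
Let $\kappa$ be an infinite regular cardinal. We need an order of cofinality $\kappa$ satisfying (G1), and an ordered field provides one. For an ordered field $k$, the field $k(t)$ is ordered by calling $p/q$ positive when the leading coefficients of $p$ and $q$ have the same sign; this extends the order of $k$ and makes $t>x$ for all $x\in k$. Iterating, with unions at limits, we order $K=\mathbb Q(t_\beta:\beta<\kappa)$ so that each $t_\beta$ exceeds all elements of $\mathbb Q(t_\gamma:\gamma<\beta)$. Every element of $K$ involves finitely many $t_\gamma$, so $(t_\beta)_{\beta<\kappa}$ is strictly increasing and cofinal, and $\operatorname{cf}(K)=\kappa$.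 (For Theorem~\ref{thm:A} alone, $K=\mathbb Q$ suffices.)

Let $L=(K,<)$ and let $G=\operatorname{Aut}(K,<)$ be the group of all order automorphisms. For (G1), given $c<d<e$, let $g$ be the identity on $(-\infty,c]$, the map $x\mapsto c+(x-c)\frac{e-c}{d-c}$ on $[c,d]$, and $x\mapsto x+e-d$ on $[d,\infty)$.

In view of Remark~\ref{rem:single}, we give a name to every germ. Let $U$ be the set of pairs $u=(w,\mathfrak c)$ with $w$ a segment and $\mathfrak c$ a germ at $w$, and put $w_u=w$, $R_u=\mathfrak c$, $gu=(g[w],\{g[C]:C\in\mathfrak c\})$. By Lemma~\ref{lem:basic}(iii) this is an action of $G$ on $U$, and (G2) holds by definition. For (G3), let $g$ fix $J_d$ pointwise and let $w\subseteq J_d$. Then $g[w]=w$. For $C\in\mathfrak c$, a tail of $c^C$ lies in $J_d$, and $c^{g[C]}=g\circ c^C$ agrees with $c^C$ on that tail. So $g[C]\approx C$ and $gu=u$. (Individual $w$-sequences would not satisfy (G3), since $g$ may move the greatest element of $C$; this is why we pass to germs.)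

Every segment $w$ has a $w$-sequence. Let $\prec$ be a well-order of $L\setminus w$, and let $C$ be the set of $x\in L\setminus w$ such that $x<z$ for all $z\prec x$. On $C$ the order $\prec$ is the reverse of $<$, so $C$ is inversely well-ordered. Given $y\in L\setminus w$, the $\prec$-least $x\in L\setminus w$ with $x\le y$ belongs to $C$, since $z\prec x$ implies $z>y\ge x$. So $C$ is coinitial.

By Lemma~\ref{lem:read}, $x_w=\{(w,\mathfrak c):\mathfrak c\text{ a germ at }w\}$ is a nonempty set of $M$, and any two members of $R_{(w,\mathfrak c)}=\mathfrak c$ are equivalent. So $M\models\Psi$. Now let $\kappa$ be the cardinal defined by $\chi$. Since $\mathrm{WF}^M=W(\emptyset)\cong\mathbf V$, the formula $\chi^{\mathrm{WF}}$ defines $\check\kappa$ in $M$. By Proposition~\ref{prop:model}, $M\models T_\chi+\Psi$.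

Here $M$ is a class defined from the germ system as a parameter, and $M\models T_\chi+\Psi$ means that $\mathrm{ZFC}$ proves $\sigma^M$ for each single axiom $\sigma$. If $T_\chi\vdash\neg\Psi$, the proof uses finitely many axioms, and interpreting it in $M$ shows that $\mathrm{ZFC}$ proves both $\Psi^M$ and $(\neg\Psi)^M$, contrary to its consistency. So $T_\chi\nvdash\neg\Psi$, and a fortiori $\mathrm{ZFC}_-\nvdash\neg\Psi$. With Proposition~\ref{prop:refute}, both theorems follow.
\end{proof}

By Remark~\ref{rem:long}, the schema \eqref{eq:DC} fails in $M$ at the copy of $|L|^+$, so a restriction on $\alpha$ in Theorem~\ref{thm:B} is necessary.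

\section{Choice from pairs}\label{sec:pairs}

In the model above the sets $x_w$ are infinite. To manage with choices from pairs, we restrict the germs at $w$ to those that differ from one another by an index shift $k\in\mathbb Z$, and we determine the shift by binary decisions: first modulo $2$, then modulo $4$, and so on. In Example~\ref{ex:Q}, with $C=\{2^{-i}:i<\omega\}$, the map $x\mapsto x/2$ shifts $C$ by $1$ and is detected modulo $2$, while $x\mapsto x/4$ shifts $C$ by $2$, passes the test modulo $2$, and is detected modulo $4$. A shift that passes all tests is $0$.

A \emph{$w$-ladder} is a $w$-sequence $C$ with $\theta_C=\omega$. For $w$-ladders $C,C'$ and $k\in\mathbb Z$ write $\operatorname{sh}(C,C')=k$ if $c^{C'}_i=c^C_{i+k}$ for all large $i$. Such $k$ is unique if it exists, as $c^C$ is injective. Substitution gives $\operatorname{sh}(C',C)=-\operatorname{sh}(C,C')$ and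
\[
\operatorname{sh}(C,C'')=\operatorname{sh}(C,C')+\operatorname{sh}(C',C'')
\]
when the right-hand sides exist. Removing the $k$ greatest elements of $C$ gives a $w$-ladder $C^{(k)}$ with $\operatorname{sh}(C,C^{(k)})=k$. For an automorphism $g$ of the order, $\operatorname{sh}(g[C],g[C'])=\operatorname{sh}(C,C')$ by Lemma~\ref{lem:basic}(iii).

In $\mathrm{ZFC}_-$, with $\Lambda$ and $R_u$ as in Section~\ref{sec:Psi}, call a Quine atom $u$ a \emph{$(w,n)$-atom} if $R_u$ contains a $w$-ladder, and for each $w$-ladder $C\in R_u$ and each $w$-ladder $C'$, we have $C'\in R_u$ if and only if $\operatorname{sh}(C,C')$ exists and is divisible by $2^n$. Let $\Psi'$ be the conjunction of ($\Psi$1), ($\Psi$2) and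
\begin{itemize}
\item[($\Psi$3$'$)] For every segment $w$ of $\Lambda$ and all $n,m\in\omega$: (1) the class $x_{w,n}$ of $(w,n)$-atoms is a nonempty set; (2) if $u\in x_{w,n}$, $v\in x_{w,m}$, and $C\in R_u$, $C'\in R_v$ are $w$-ladders, then $\operatorname{sh}(C,C')$ exists; (3) if $u\in x_{w,n}$ and $C\in R_u$ is a $w$-ladder, there is exactly one $v\in x_{w,m}$ with $C\in R_v$.
\end{itemize}

\begin{proposition}\label{prop:refute2}
$\mathrm{NBG}_-+\mathrm{GC}_2\vdash\neg\Psi'$.
\end{proposition}

\begin{proof}
Assume $\Psi'$ and let $F$ choose from two-element sets. We define $u^w_n\in x_{w,n}$ by recursion on $n$. The set $x_{w,0}$ is a singleton: if $u,v\in x_{w,0}$ and $C\in R_u$, $C'\in R_v$ are $w$-ladders, then $\operatorname{sh}(C,C')$ exists by (2), so $C'\in R_u$, and $u=v$ by (3). Let $u^w_0$ be its element. Given $u=u^w_n$, let $y$ be the set of $v\in x_{w,n+1}$ such that all $w$-ladders in $R_v$ lie in $R_u$.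

The set $y$ has exactly two elements. Fix a $w$-ladder $C\in R_u$. Then $C^{(2^n)}\in R_u$, and (3) gives $v_0,v_1\in x_{w,n+1}$ with $C\in R_{v_0}$ and $C^{(2^n)}\in R_{v_1}$. By additivity, a $w$-ladder $C'$ lies in $R_{v_0}$ (respectively $R_{v_1}$) if and only if $\operatorname{sh}(C,C')$ exists and is congruent to $0$ (respectively $2^n$) modulo $2^{n+1}$. So $v_0\ne v_1$, both lie in $y$, and every $w$-ladder in $R_u$ lies in $R_{v_0}$ or in $R_{v_1}$. If $v\in y$, take a $w$-ladder $C'\in R_v$. It lies in $R_u$, hence in some $R_{v_i}$, and $v=v_i$ by (3). Put $u^w_{n+1}=F(y)$.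

For each $w$ this is a recursion inside the set $\bigcup_nx_{w,n}$, so $(w,n)\mapsto u^w_n$ is a class function. Apply Lemma~\ref{lem:pigeon} to the class $\mathcal D$ of all $(w,n,t)$ such that $w$ is a segment, $n\in\omega$, and $t$ is a tail of $c^C$ for some $w$-ladder $C\in R_{u^w_n}$. We obtain $a<b$ and $\nu\colon J_b\to J_a$, and Lemma~\ref{lem:descent} gives a segment $w\subseteq J_a$ with $\nu[w]=w$.

For each $n$ pick a $w$-ladder $C_n\in R_{u^w_n}$ and write $c^n=c^{C_n}$. A tail $t$ of $c^n$ lies in $J_a$, so $(w,n,t)\in D^b$ and $(w,n,\nu\circ t)\in D^a$. Thus $\nu\circ t$ is a tail of $c^{C'}$ for a $w$-ladder $C'\in R_{u^w_n}$. The integer $k_n=\operatorname{sh}(C_n,C')$ is divisible by $2^n$, and $\nu(c^n_j)=c^n_{j+k_n}$ for all large $j$. By (2), $s=\operatorname{sh}(C_0,C_n)$ exists, and for large $j$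
\[
\nu(c^n_j)=\nu(c^0_{j+s})=c^0_{j+s+k_0}=c^n_{j+k_0}.
\]
So $k_n=k_0$. Hence $2^n$ divides $k_0$ for all $n$, and $k_0=0$. Then $\nu(c^0_j)=c^0_j\in J_a\setminus w$ for large $j$, contradicting Lemma~\ref{lem:descent}.
\end{proof}

For a model of $\Psi'$ the full automorphism group is too large. Clause (2) and (G2) require that the stabilizer of $w$ act on the ladders in use by shifts only. But if $L=\mathbb Q$, $w=(-\infty,0]$ and $C$ is any $w$-ladder, the automorphism that is the identity on $w$, sends $c_i$ to $(c_i+c_{i+1})/2$, is affine on each $[c_{i+1},c_i]$ and is a translation above $c_0$ maps $C$ to a ladder disjoint from $C$. We need a group that satisfies (G1) and whose behavior just above a fixed cut is described by a single integer. Piecewise linear maps with slopes $2^k$ have this property.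

\begin{proposition}\label{prop:model2}
$\mathrm{ZFC}$ proves that there is a germ system whose model $M$ satisfies $\Psi'$.
\end{proposition}

\begin{proof}
\emph{The order and the group.} Let $L=\mathbb Z[\frac12]\cap(0,1)$, the dyadic rationals in $(0,1)$. Let $G$ be Thompson's group: the piecewise linear homeomorphisms of $[0,1]$ fixing $0$ and $1$, with finitely many breakpoints, all dyadic, and with slopes integer powers of $2$. On a piece starting at a dyadic point $p$ we have $g(x)=g(p)+2^k(x-p)$. Starting from $g(0)=0$, we see that $g$ maps breakpoints, and then all dyadic points, to dyadic points. Hence $g^{-1}$ has dyadic breakpoints, as does $gh$, whose breakpoints are breakpoints of $h$ or $h$-preimages of breakpoints of $g$. So $G$ is a group acting on $L$ by order automorphisms.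

For (G1), an interval with dyadic endpoints has length $k/2^N$ and splits into $k$ intervals of length $2^{-N}$ with dyadic endpoints. Halving a piece adds one piece, so for each $m\ge k$ there is a partition into $m$ such intervals whose lengths are powers of $2$. Given two intervals with dyadic endpoints, take partitions with the same number of pieces and map the pieces affinely onto one another in order. The slopes are powers of $2$ and the breakpoints are dyadic. Do this for $[c,d]\to[c,e]$ and $[d,1]\to[e,1]$, and use the identity on $[0,c]$.

\emph{Segments.} For real $r\in[0,1)$ the set $w_r=L\cap(0,r]$ is a segment, since $L$ is dense in $(0,1)$. Conversely let $w$ be a segment and $r=\inf(L\setminus w)\in[0,1)$. Points of $L$ below $r$ are in $w$, points above $r$ are not since $w$ is downward closed, and $r\notin L\setminus w$ since this set has no least element. So $w=w_r$ for a unique $r$, and $g[w_r]=w_{g(r)}$. The $w_r$-ladders are the ranges of strictly decreasing sequences in $L$ converging to $r$.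

\emph{A ladder on which the stabilizer acts by shifts.} Let $G_r$ be the stabilizer of $r$, and for $g\in G_r$ let $2^{\sigma(g)}$ be the slope of $g$ to the right of $r$. By the chain rule $\sigma\colon G_r\to\mathbb Z$ is a homomorphism, so its image is $m_r\mathbb Z$ for some $m_r\ge0$. We choose a $w_r$-ladder $C^r$, with enumeration $(c_i)_{i<\omega}$, such that $\operatorname{sh}(C^r,g[C^r])$ exists for all $g\in G_r$.

If $m_r=0$, take any $w_r$-ladder. Each $g\in G_r$ fixes $r$ and has slope $1$ to the right of $r$, so it is the identity on some $[r,r+\varepsilon)$, and $g(c_i)=c_i$ for large $i$.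

If $m_r>0$, take $\gamma\in G_r$ with $\sigma(\gamma)=-m_r$, so that $\gamma(x)=r+2^{-m_r}(x-r)$ on some $[r,r+\varepsilon)$. Take $c_0\in L\cap(r,r+\varepsilon)$ and put $c_i=\gamma^i(c_0)=r+2^{-m_ri}(c_0-r)$, which lies in $L$ because $\gamma$ preserves $L$. If $g\in G_r$ and $\sigma(g)=-m_rk$, then for large $i$
\[
g(c_i)=r+2^{-m_rk}(c_i-r)=r+2^{-m_r(i+k)}(c_0-r)=c_{i+k}.
\]
(Both cases occur. For $r=0$ the map equal to $x/2$, $x-\frac14$, $2x-1$ on $[0,\frac12]$, $[\frac12,\frac34]$, $[\frac34,1]$ shows $m_0=1$. For irrational $r$, an equation $r=2^kr+q$ with $q$ dyadic forces $k=0$, so $m_r=0$.)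

\emph{The names.} Choose $C^r$ for one representative $r$ of each $G$-orbit on $[0,1)$. For such $r$, for $h\in G$ and $w=w_{h(r)}$, let $S_w$ be the set of $w$-ladders $C$ for which $\operatorname{sh}(h[C^r],C)$ exists. This does not depend on $h$: if $h(r)=h'(r)$, then $f=h^{-1}h'\in G_r$ and $\operatorname{sh}(h[C^r],h'[C^r])=\operatorname{sh}(C^r,f[C^r])$ exists, so additivity applies. Also $S_{g[w]}=\{g[C]:C\in S_w\}$, since $\operatorname{sh}(gh[C^r],g[C])=\operatorname{sh}(h[C^r],C)$. The set $S_w$ is nonempty, any two of its members have a shift, and a $w$-ladder that has a shift from a member of $S_w$ is in $S_w$. For $C,C'\in S_w$ let $C\sim_nC'$ mean that $2^n$ divides $\operatorname{sh}(C,C')$; this is an equivalence relation by additivity. Let $U$ be the set of triples $u=(w,n,\mathfrak c)$ with $w$ a segment, $n\in\omega$ and $\mathfrak c\in S_w/{\sim_n}$, and put $w_u=w$, $R_u=\mathfrak c$, $gu=(g[w],n,\{g[C]:C\in\mathfrak c\})$. Since $g$ preserves shifts, this is an action, and (G2) holds by definition. If $g$ fixes $J_d\supseteq w$ pointwise, then $g[w]=w$, and $g$ fixes a tail of $c^C$ for $C\in\mathfrak c$, so $\operatorname{sh}(C,g[C])=0$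 and $gu=u$. This is (G3).

\emph{Verification of $\Psi'$.} By Lemma~\ref{lem:read}, $M$ satisfies ($\Psi$1) and ($\Psi$2), and ladders, shifts and the $R_u$ are computed correctly in $M$. The triple $u=(w,n,\mathfrak c)$ is a $(w,n)$-atom: for $C\in\mathfrak c$, a $w$-ladder $C'$ is in $\mathfrak c$ if and only if $\operatorname{sh}(C,C')$ exists and is divisible by $2^n$. Conversely, if $u=(w',n',\mathfrak c)$ is a $(w,n)$-atom, then $w'=w$ because $\mathfrak c$ contains a $w$-ladder, and for $C\in\mathfrak c$ the least $k>0$ with $C^{(k)}\in\mathfrak c$ equals both $2^n$ and $2^{n'}$, so $n'=n$. Thus $x_{w,n}=\{(w,n,\mathfrak c):\mathfrak c\in S_w/{\sim_n}\}$. It is nonempty and contained in the set of Lemma~\ref{lem:read}(v), which gives (1). Clause (2) holds since all ladders involved lie in $S_w$, and (3) holds since each $C\in S_w$ lies in exactly one $\sim_m$-class.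
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
By Propositions~\ref{prop:model} and~\ref{prop:model2}, $\mathrm{ZFC}$ proves, axiom by axiom, that $M$ satisfies $\mathrm{ZFC}_-+\text{Collection}+\Psi'$. As in the proof of Theorem~\ref{thm:B}, $\mathrm{ZFC}_-+\text{Collection}\nvdash\neg\Psi'$. Now apply Proposition~\ref{prop:refute2}.
\end{proof}

\section{Global Choice does not prove Collection}\label{sec:coll}

We now need a model that has a global choice function $F$ for which Separation and Replacement hold. Let $T_F$ be the first-order theory, in the language with $\in$ and a unary function symbol $F$, consisting of $\mathrm{ZFC}_-$, the axiom that $F(x)\in x$ for nonempty $x$, and Separation and Replacement for all formulas of the extended language.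

\begin{lemma}\label{lem:TF}
Every set-theoretic theorem of $\mathrm{NBG}_-+\mathrm{GC}$ is a theorem of $T_F$.
\end{lemma}

\begin{proof}
Let $N$ be a model of $T_F$. Take as classes the subsets of $N$ that are definable with parameters in the extended language. A formula with class parameters and set quantifiers only becomes a formula of the extended language when the definitions of the parameters are substituted, so class comprehension holds. The axioms on intersections and images are instances of Separation and Replacement in $T_F$, and the graph of $F$ witnesses $\mathrm{GC}$. So $N$ is the set part of a model of $\mathrm{NBG}_-+\mathrm{GC}$, and the completeness theorem gives the claim.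
\end{proof}

Replacement will again come from automorphisms, so $F$ has to commute with them. Take Quine atoms with finite supports. If all permutations of the atoms were allowed, no invariant $F$ would exist, since the transposition of $u$ and $v$ fixes $\{u,v\}$ and moves both elements. An order-preserving permutation, however, cannot map a finite set onto itself without fixing it pointwise.

\begin{proof}[Proof of Theorem~\ref{thm:D}]
Work in $\mathrm{ZFC}+\mathbf V=\mathbf L$, which is consistent if $\mathrm{ZFC}$ is (G\"odel), and in which the universe has a definable well-order $<_{\mathbf L}$. Take the base $Z=\mathbb Q$ with $\operatorname{ext}(z)=\{z\}$. All subsets of $Z$ are transitive. Let $M=\bigcup\{W(s):s\subseteq\mathbb Q\text{ finite}\}$, a directed union, and let $G=\operatorname{Aut}(\mathbb Q,<)$. By Lemma~\ref{lem:aut}, each $\hat g$ is an automorphism of $(M,E)$, and $\hat g$ fixes $W(s)$ pointwise if $g$ fixes $s$ pointwise.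

\emph{An invariant choice function.} Let $x\in M$ with $\operatorname{ext}(x)\neq\emptyset$. Let $x_0$ be the $<_{\mathbf L}$-least element of the orbit $\{\hat gx:g\in G\}$ and $y_0$ the $<_{\mathbf L}$-least element of $\operatorname{ext}(x_0)$. Choose $g$ with $\hat gx_0=x$ and put $F(x)=\hat gy_0$. If also $\hat g'x_0=x$, then $h=g^{-1}g'$ satisfies $\hat hx_0=x_0$, so $h$ maps the finite set $s=\operatorname{supp}(x_0)$ onto itself. Being order preserving, $h$ fixes $s$ pointwise. So $\hat h$ fixes $y_0\in W(s)$, and $\hat g'y_0=\hat gy_0$. Thus $F(x)$ is well defined, and $F(x)\mathrel Ex$ because $y_0\mathrel Ex_0$. For $f\in G$, the element $\hat fx$ has the same orbit and equals $\widehat{fg}x_0$, so $F(\hat fx)=\hat f\hat gy_0=\hat fF(x)$. Put $F(\check\emptyset)=\check\emptyset$. Then $F$ is definable in $\mathbf V$, and each $\hat f$ is an automorphism of $(M,E,F)$.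

\emph{$(M,E,F)$ satisfies $T_F$.} By Lemma~\ref{lem:M}, only Replacement remains. Let $a,p\in W(s)$ with $s$ finite, and let $\phi(x,y,p)$, possibly mentioning $F$, define in $M$ a function on $a$. Let $x\mathrel Ea$ and $\phi^M(x,y,p)$. If $g\in G$ fixes $s$ pointwise, then $\hat g$ fixes $x$ and $p$, so $\phi^M(x,\hat gy,p)$, and $\hat gy=y$ by uniqueness of the value. So the finite set $\operatorname{supp}(y)$ is invariant under all such $g$. A point $q\in\mathbb Q\setminus s$ lies in an interval $(c,c')$ with rational endpoints that misses $s$, and it can be moved to any rational point of $(c,c')$ by a map that is affine on $[c,q]$ and on $[q,c']$ and is the identity outside $(c,c')$. So $q$ has an infinite orbit and $q\notin\operatorname{supp}(y)$. Hence $\operatorname{supp}(y)\subseteq s$. The image of $a$ is therefore contained in $W(s)$; it is a set by Replacement in $\mathbf V$, and a set of $M$ by (b).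

\emph{Collection fails in $M$.} The Quine atoms of $M$ are the elements of $\mathbb Q$. For every $n\in\omega$ there is in $M$ a set of exactly $n$ Quine atoms. Suppose $B\in W(s)$, with $s$ finite, had such a set as an element for every $n$. By (a), all these sets consist of elements of $W(s)\cap\mathbb Q=s$, which is impossible for $n>|s|$. The argument for Replacement breaks down here because the witnesses are not unique.

Let $\sigma$ be this instance of Collection. If $\mathrm{NBG}_-+\mathrm{GC}\vdash\sigma$, then $T_F\vdash\sigma$ by Lemma~\ref{lem:TF}, and $\mathrm{ZFC}+\mathbf V=\mathbf L$ proves both $\sigma^M$ and $(\neg\sigma)^M$, contrary to its consistency. So $\mathrm{NBG}_-+\mathrm{GC}$ does not prove Collection, that is, $S\nvdash\text{Collection}$.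

\emph{The remaining statements.} We have $\mathrm{ZFC}_-\subseteq S$ since $\mathrm{NBG}_-$ proves the axioms of $\mathrm{ZFC}_-$, and the inclusion is strict by Theorem~\ref{thm:A}. A sentence in $S$ is provable in $\mathrm{NBG}_-+\text{Equipollence}$ by (F3), hence in $\mathrm{ZF}_-+\eqref{eq:DC}$ by (F2). This inclusion is strict because \eqref{eq:DC} implies Collection by (F2). Finally $\neg\Psi\in S$ and $T_\chi\nvdash\neg\Psi$ by Theorem~\ref{thm:B}, so $T_\chi\nvdash S$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
\emph{Source for NBG+Equipollence conservative over ZFC?},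
\texttt{https://mathoverflow.net/q/93324}, doi:10.1016/s0049-237x(08).

\end{thebibliography}
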